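\title{Groups with an abelian group of automorphisms\\ having finitely many orbits}

\begin{abstract}
Let $A$ be an abelian group of automorphisms of a group $G$, and suppose that $A$ has only $r<\infty$ orbits on $G$. We prove that $G$ has an abelian subgroup whose index is bounded in terms of $r$. This proves, in a stronger form, a conjecture of Neumann and Rowley that $G$ is finite-by-abelian-by-finite. The proof combines a short commutation identity with Ramsey's theorem and B.~H.~Neumann's lemma on coverings by cosets. We then describe the structure of $G$, recover the finiteness of $G$ for finitely generated $A$, and determine, up to finite index, which groups occur.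
\end{abstract}

\section{The problem and the main theorem}\label{sec:intro}

Let $G$ be a group and let $A$ be a subgroup of $\operatorname{Aut}(G)$. Then $A$ permutes the elements of $G$, and the number $r$ of its orbits measures how homogeneous $G$ looks from the point of view of $A$: elements of one orbit have, for instance, the same order and isomorphic centralizers. We ask what can be said about $G$ when $A$ is abelian and $r$ is finite. No topology and no finiteness condition on $G$ or $A$ is assumed. We write automorphisms as exponents, with $g^{\alpha\beta}=(g^\alpha)^\beta$. Only the image of $A$ in $\operatorname{Aut}(G)$ matters, so $A$ may be any abelian group acting on $G$ by automorphisms.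

\begin{example}\label{ex:basic}
\leavevmode
\begin{itemize}
\item[(a)] If $G$ is finite and $A=1$, then $r=|G|$.
\item[(b)] If $G=K^+$ is the additive group of a field $K$ and $A=K^*$ acts by multiplication, the orbits are $\{0\}$ and $K^*$, so $r=2$.
\item[(c)] If $A_i$ has $r_i$ orbits on $G_i$ for $i=1,2$, then $A_1\times A_2$ acts on $G_1\times G_2$ coordinatewise, its orbits are the products of orbits, and $r=r_1r_2$.
\item[(d)] Let $K$ be an infinite field of characteristic $\neq 2$ and let $G=K\rtimes\{\pm1\}$ be the set of pairs $(a,\varepsilon)\in K\times\{\pm1\}$ with $(a,\varepsilon)(b,\delta)=(a+\varepsilon b,\varepsilon\delta)$. Each $\lambda\in K^*$ gives an automorphism $(a,\varepsilon)\mapsto(\lambda a,\varepsilon)$, and $A=K^*$ has the four orbits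
\[
\{(0,1)\},\qquad K^*\times\{1\},\qquad \{(0,-1)\},\qquad K^*\times\{-1\}.
\]
\end{itemize}
\end{example}

In these examples the infinite part of $G$ is abelian and comes from fields, and everything noncommutative is caused by a finite group, which may sit beside the abelian part, as in a product of (a) and (b), or act on it from above, as in (d). One is led to guess that $G$ is always abelian apart from a finite piece at the bottom and a finite piece at the top. Precisely, $G$ is \emph{finite-by-abelian-by-finite} if it has normal subgroups $N\le M$ with $N$ finite, $M/N$ abelian and $G/M$ finite. If one can take $N=1$, then $G$ is \emph{abelian-by-finite}; if one can take $M=G$, then $G$ is \emph{finite-by-abelian}. We take the following problem from \cite{problem}.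

\medskip
\noindent\textbf{Conjecture} (Neumann and Rowley). \emph{If a group $G$ has an abelian group of automorphisms with only finitely many orbits, then $G$ is finite-by-abelian-by-finite.}
\medskip

It is known that $G$ is finite if $A$ is, in addition, finitely generated. We do not use this fact; it reappears as Corollary~\ref{cor:fg}.

For $r\ge1$ let $N(r)$ be the least integer $n$ such that every coloring of the edges of the complete graph on $\{1,\dots,n\}$ with $r$ colors contains a monochromatic triangle. It exists by Ramsey's theorem, and $N(r)\le\lfloor e\,r!\rfloor+1$ by \cite{GG}; the short argument is recalled in Section~\ref{sec:ramsey}.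

\begin{theorem}\label{thm:main}
Let $A\le\operatorname{Aut}(G)$ be abelian with exactly $r<\infty$ orbits on $G$. Then $G$ has an abelian subgroup of index at most $\binom{N(r)-1}{2}$. In particular $G$ is abelian-by-finite, and the conjecture of Neumann and Rowley holds.
\end{theorem}

So the finite piece at the bottom is not needed. This is a real gain: Example~\ref{ex:extraspecial} is a finite-by-abelian group that is not abelian-by-finite.

Section~\ref{sec:commute} shows how three elements $x$, $y$, $xy$ in one orbit produce commuting elements. Section~\ref{sec:ramsey} finds enough such triples and proves Theorem~\ref{thm:main}, in a form that allows infinitely many orbits inside a small exceptional set (Theorem~\ref{thm:small}). Section~\ref{sec:structure} shows that the picture suggested by Example~\ref{ex:basic} is accurate: $G$ has a characteristic abelian subgroup of finite index built from fields, and $G''$ is finite (Theorem~\ref{thm:structure}). Section~\ref{sec:converse} determines the abelian groups that occur (Theorem~\ref{thm:converse}), and Section~\ref{sec:limits} tests the hypotheses and conclusions on examples.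

\section{Products inside one orbit}\label{sec:commute}

The commutativity of $A$ has one basic consequence: a relation among the images of a point $x$ under $A$ holds at every point of the orbit of $x$. The relation we need is the following. Suppose that $x\,x^\sigma=x^\gamma$ with $\sigma,\gamma\in A$. Apply any $\alpha\in A$ and put $z=x^\alpha$. Since $x^{\sigma\alpha}=x^{\alpha\sigma}=z^\sigma$ and $x^{\gamma\alpha}=x^{\alpha\gamma}=z^\gamma$, we obtain
\begin{equation}\label{eq:orbit}
z\,z^\sigma=z^\gamma\qquad\text{for every $z$ in the orbit of $x$.}
\end{equation}
In Example~\ref{ex:basic}(b) this says that $\gamma=1+\sigma$ in $K$.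

\subsection*{The case of two orbits}
Let $r=2$, so that the orbits are $\{1\}$ and $O=G\setminus\{1\}$. We show that $G$ is abelian, and we may assume $|G|\ge3$. Choose $x\ne1$ and $y\notin\{1,x^{-1}\}$. Both $y$ and $xy$ lie in $O$, say $y=x^\sigma$ and $xy=x^\gamma$. Then \eqref{eq:orbit} holds on $O$, and it holds trivially for $z=1$. Thus the map $z\mapsto zz^\sigma$ is the automorphism $\gamma$, and for all $z,w\in G$,
\[
zw\,z^\sigma w^\sigma=(zw)(zw)^\sigma=(zw)^\gamma=z^\gamma w^\gamma=z\,z^\sigma\,w\,w^\sigma .
\]
Canceling $z$ on the left and $w^\sigma$ on the right gives $wz^\sigma=z^\sigma w$. As $\sigma$ is surjective, $G$ is abelian. For $\sigma=1$ this is the familiar exercise that a group in which squaring is a homomorphism is abelian.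

\subsection*{The general case}
With more orbits, \eqref{eq:orbit} is available on a single orbit $O$ only, and the computation above uses it at three points $z$, $w$, $zw$. It therefore survives when all three lie in $O$. This suggests the following definition. For $x\in G$ with orbit $O$, put
\[
T_x=\{y\in O: xy\in O\},\qquad C_x=\langle T_x\rangle ,
\]
with $C_x=1$ if $T_x=\emptyset$.

\begin{lemma}\label{lem:key}
Let $A$ be abelian and let $x\in G$. Any two elements of $T_x$ commute. Hence $C_x$ is an abelian subgroup of $G$.
\end{lemma}

\begin{proof}
Let $O$ be the orbit of $x$ and let $y,w\in T_x$. Since $y$ and $xy$ lie in $O$, we can write $y=x^\sigma$ and $xy=x^\gamma$ with $\sigma,\gamma\in A$, and \eqref{eq:orbit} holds on $O$. The elements $x$, $w$ and $xw$ lie in $O$, so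
\[
xw\,x^\sigma w^\sigma=(xw)(xw)^\sigma=(xw)^\gamma=x^\gamma w^\gamma=x\,x^\sigma\,w\,w^\sigma .
\]
Canceling $x$ and $w^\sigma$ gives $wx^\sigma=x^\sigma w$, that is, $wy=yw$. A subgroup generated by pairwise commuting elements is abelian.
\end{proof}

The derivation of \eqref{eq:orbit} is the only place in the proof of Theorem~\ref{thm:main} where $A$ must be abelian, and Lemma~\ref{lem:key} does not use the finiteness of the number of orbits. Example~\ref{ex:heisenberg} shows that the lemma and the theorem both fail for a metabelian group of automorphisms.

The subgroups $C_x$ can be trivial even when the orbit of $x$ is large. In Example~\ref{ex:basic}(d), for $x\in K^*\times\{-1\}$ the product of $x$ with an element of its orbit lies in $K\times\{1\}$, so $T_x=\emptyset$. For $x=(a,1)$ with $a\neq0$, on the other hand, $T_x=(K\setminus\{0,-a\})\times\{1\}$ and $C_x=K\times\{1\}$ has index $2$. The task is to show that some $x$ always has a large $C_x$.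

\section{Triangles and coverings by cosets}\label{sec:ramsey}

We must produce triples $x$, $y$, $xy$ in one orbit. Given elements $h_1,\dots,h_n$ of $G$, attach to each pair $i<j$ the quotient $h_i^{-1}h_j$. For $i<j<k$ the three quotients have the required shape,
\begin{equation}\label{eq:triangle}
x=h_i^{-1}h_j,\qquad y=h_j^{-1}h_k,\qquad xy=h_i^{-1}h_k ,
\end{equation}
so if we color the pair $\{i,j\}$ by the orbit of its quotient, a monochromatic triangle gives $y\in T_x$. With finitely many orbits such a triangle exists once $n$ is large.

We recall the bound on $N(r)$. We have $N(1)=3$, and $N(r)\le r(N(r-1)-1)+2$ for $r\ge2$. Indeed, in a complete graph with that many vertices, a fixed vertex $v$ lies on $r(N(r-1)-1)+1$ edges, so $N(r-1)$ of them have a common color, say red. If an edge between two of their other endpoints is red, it forms a red triangle with $v$; otherwise these $N(r-1)$ endpoints span a complete graph colored with $r-1$ colors. The numbers $a_r=\sum_{i=0}^{r}r!/i!$ satisfy $a_1=2$ and $a_r=ra_{r-1}+1$, so $N(r)\le a_r+1$ by induction; and $a_r=\lfloor e\,r!\rfloor$ because $\sum_{i>r}r!/i!<\sum_{j\ge1}(r+1)^{-j}\le1$.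

One triangle gives one element of one $T_x$, which says nothing about the size of $C_x$. The remedy is to choose the $h_k$ so as to \emph{avoid} monochromatic triangles for as long as possible. In \eqref{eq:triangle}, $y\in C_x$ means $h_k\in h_jC_{h_i^{-1}h_j}$, so we try to choose each $h_k$ outside these finitely many cosets. The attempt must fail by step $N(r)$, and it fails only when the cosets cover $G$. The next lemma turns a finite covering by cosets into a subgroup of finite index.

\begin{lemma}[B.~H.~Neumann \cite{Neumann}]\label{lem:neumann}
Let $G=\bigcup_{i=1}^n g_iH_i$ with subgroups $H_i\le G$. Then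
\begin{itemize}
\item[(i)] the cosets $g_iH_i$ with $[G:H_i]<\infty$ already cover $G$;
\item[(ii)] some $H_i$ has index at most $n$.
\end{itemize}
\end{lemma}

\begin{proof}
\emph{Step 1: some $H_i$ has finite index.} We use induction on the number of distinct subgroups among the $H_i$. Let $H$ be one of them. If every left coset of $H$ occurs in the list, then $H$ has finite index. Otherwise some coset $gH$ does not occur. It is disjoint from the listed cosets of $H$, so it lies in the union of the listed cosets $g_iH_i$ with $H_i\ne H$; in particular there are other subgroups, which settles the case of a single subgroup. Each listed coset $g'H=g'g^{-1}(gH)$ then lies in the union of the cosets $g'g^{-1}g_iH_i$ with $H_i\neq H$. Thus $G$ is a finite union of cosets of the subgroups other than $H$, and induction applies.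

\emph{Step 2: proof of \textup{(i)}.} Let $I=\{i:[G:H_i]<\infty\}$, which is nonempty by Step~1, and let $D=\bigcap_{i\in I}H_i$, a subgroup of finite index. The set $\bigcup_{i\in I}g_iH_i$ is a union of left cosets of $D$. If it is not $G$, it is disjoint from some coset $gD$, and then $D=\bigcup_{i\notin I}(g^{-1}g_iH_i\cap D)$. Each nonempty set in this union has the form $d(H_i\cap D)$ with $d\in D$, and $H_i\cap D$ has infinite index in $D$ because $[G:H_i]\le[G:D]\,[D:H_i\cap D]$. This contradicts Step~1 applied to $D$.

\emph{Step 3: proof of \textup{(ii)}.} For $i\in I$ the coset $g_iH_i$ consists of $[H_i:D]$ cosets of $D$. By (i), $[G:D]\le\sum_{i\in I}[H_i:D]$. Dividing by $[G:D]$ gives $1\le\sum_{i\in I}[G:H_i]^{-1}$, a sum of at most $n$ terms, so some term is at least $1/n$.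
\end{proof}

Because part (i) discards cosets of subgroups of infinite index, the argument can afford to ignore the orbits that lie in such cosets. Call $S\subseteq G$ \emph{small} if it is contained in a finite union of cosets of subgroups of infinite index. Left cosets suffice, since $Hg=g(g^{-1}Hg)$. The empty set is small, left translates and finite unions of small sets are small, and $G$ itself is not small by Lemma~\ref{lem:neumann}. The reader interested only in Theorem~\ref{thm:main} may take $S=\emptyset$ below.

\begin{theorem}\label{thm:small}
Let $A$ be an abelian group of automorphisms of $G$. Suppose that $G=O_1\cup\dots\cup O_r\cup S$, where the $O_l$ are $A$-orbits and $S$ is contained in a finite union of cosets of subgroups of infinite index. Then $G$ has an abelian subgroup of index at most $\binom{N(r)-1}{2}$.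
\end{theorem}

\begin{proof}
Put $N=N(r)$. Choose $h_1,h_2,\dots\in G$ recursively: given $h_1,\dots,h_{k-1}$, let
\[
X_k=\bigcup_{1\le i<j<k}h_j\,C_{h_i^{-1}h_j}\ \cup\ \bigcup_{1\le i<k}h_iS ,
\]
and choose $h_k\in G\setminus X_k$ if $X_k\ne G$; stop otherwise.

The construction does not reach $h_N$. Suppose it does. For $i<j\le N$ we have $h_j\notin h_iS$, so $h_i^{-1}h_j$ lies in some $O_l$; color $\{i,j\}$ by the least such $l$. This is a coloring with $r$ colors, so there are $i<j<k\le N$ such that the elements $x$, $y$, $xy$ of \eqref{eq:triangle} lie in one orbit $O_l$. Then $y\in T_x\subseteq C_x$, so $h_k=h_jy\in h_jC_{h_i^{-1}h_j}\subseteq X_k$, contrary to the choice of $h_k$.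

Hence $X_k=G$ for some $k\le N$. So $G$ is covered by at most $\binom{k-1}{2}\le\binom{N-1}{2}$ left cosets of subgroups $C_x$, together with finitely many left cosets of subgroups of infinite index covering the small set $\bigcup_{i<k}h_iS$. By Lemma~\ref{lem:neumann}(i) the cosets of the subgroups $C_x$ alone cover $G$. By Lemma~\ref{lem:neumann}(ii), applied to this shorter covering, some $C_x$ has index at most $\binom{N-1}{2}$, and $C_x$ is abelian by Lemma~\ref{lem:key}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Theorem~\ref{thm:small} with $S=\emptyset$ gives an abelian subgroup $C$ of index at most $\binom{N(r)-1}{2}$. Its normal core $M=\bigcap_{g\in G}gCg^{-1}$ is the kernel of the action of $G$ on the finitely many left cosets of $C$. So $M$ is abelian, normal and of finite index, and the subgroups $1\le M$ are as required by the conjecture.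
\end{proof}

\begin{remark}
The hypothesis of Theorem~\ref{thm:small} allows infinitely many orbits. Let $R=K[[t]]$ with $K$ an infinite field, $G=R^+$ and $A=R^*$. The orbits are $\{0\}$ and $t^iR^*$ for $i\ge0$, but $G=R^*\cup tR$ and $tR$ has infinite index, so the hypothesis holds with $r=1$.
\end{remark}

\section{The structure of $G$}\label{sec:structure}

We now use the finiteness of the number of orbits in a second, more elementary way. Let $\Gamma$ be any group of automorphisms of $G$ with finitely many orbits.
\begin{itemize}
\item[(F1)] If $Y\trianglelefteq X\le G$ are $\Gamma$-invariant, then $\Gamma$ has finitely many orbits on $X$ and on $X/Y$, since $X$ is a union of orbits and orbits map onto orbits.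
\item[(F2)] There are only finitely many $\Gamma$-invariant subgroups, since each is a union of orbits.
\item[(F3)] A subgroup $\Gamma_0$ of finite index in $\Gamma$ has finitely many orbits, since each $\Gamma$-orbit is a union of at most $[\Gamma:\Gamma_0]$ orbits of $\Gamma_0$.
\end{itemize}
An abelian group $U$, written additively, is \emph{divisible} if $qU=U$ for all integers $q\ge1$, and $E$ has \emph{finite exponent} if $eE=0$ for some $e\ge1$.

\begin{lemma}\label{lem:split}
Let $B$ be an abelian group with a group of automorphisms that has finitely many orbits. Then $B=E\oplus U$, where $E$ has finite exponent and $U$ is torsion-free divisible.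
\end{lemma}

\begin{proof}
The subgroups $nB$ $(n\ge1)$ are characteristic, so by (F2) there are finitely many of them. Choose $m$ such that $U=mB$ is minimal among them under inclusion. For $q\ge1$ we have $qU=qmB\subseteq U$, hence $qU=U$, and $U$ is divisible. Let $E$ be the torsion subgroup of $B$. Element orders are constant on orbits, so only finitely many orders occur and $eE=0$ for some $e\ge1$. If $u\in U\cap E$, write $u=eu'$ with $u'\in U$; then $u'$ is a torsion element, so $u=eu'=0$. Thus $U\cap E=0$ and $U$ is torsion-free. Finally, for $b\in B$ we have $mb\in U=mU$, say $mb=mu$ with $u\in U$, and then $b-u\in E$.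
\end{proof}

If an abelian group $A$ acts by automorphisms on an abelian group $B$, then $B$ is a module over the commutative ring $\mathbb Z[A]$ via $(\sum n_\alpha\alpha)\,b=\sum n_\alpha b^\alpha$, and the submodules are the $A$-invariant subgroups. We also need Schur's theorem: if the center $Z(M)$ of a group $M$ has finite index, then the derived subgroup $M'$ is finite.

\begin{theorem}\label{thm:structure}
Let $A\le\operatorname{Aut}(G)$ be abelian with finitely many orbits on $G$.
\begin{itemize}
\item[(1)] $G$ has a characteristic abelian subgroup $B$ of finite index with $B=E\oplus U$, where $E$ has finite exponent and $U$ is torsion-free divisible.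
\item[(2)] $B$ has a finite chain $0=B_0<B_1<\dots<B_n=B$ of $A$-invariant subgroups in which each factor is, as an $A$-group, the additive group of a field $K$ on which $A$ acts by multiplication through a subgroup of finite index in $K^*$.
\item[(3)] There are $A$-invariant normal subgroups $N\le M$ of $G$ with $N$ finite, $M/N$ abelian, and $G/M$ finite and abelian. In particular $G/N$ is metabelian and $G''$ is finite.
\end{itemize}
\end{theorem}

\begin{proof}
(1) Theorem~\ref{thm:main} gives an abelian subgroup $C$ of finite index, but nothing in the construction makes $C$ invariant under $A$, so (F1) does not yet apply. We replace $C$ by a subgroup defined without choices. Let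
\[
F=\{g\in G:[G:C_G(g)]<\infty\}
\]
be the FC-center of $G$. It is a subgroup because $C_G(g^{-1})=C_G(g)$ and $C_G(gh)\supseteq C_G(g)\cap C_G(h)$, and it is characteristic. For $c\in C$ we have $C\le C_G(c)$, so $C\le F$. Write $F=Ct_1\cup\dots\cup Ct_k$. The subgroup $C\cap\bigcap_i C_G(t_i)$ has finite index in $G$, and it centralizes $C$ and every $t_i$, hence lies in $Z(F)$. So $B=Z(F)$ is an abelian characteristic subgroup of finite index in $G$. By (F1), $A$ has finitely many orbits on $B$, and Lemma~\ref{lem:split} gives the decomposition.

(2) By (F2) the $\mathbb Z[A]$-module $B$ has finitely many submodules, so a chain of submodules from $0$ to $B$ of maximal length exists, and its factors are simple. Let $V$ be such a factor and $0\ne v\in V$. The map $\rho\mapsto\rho v$ from $\mathbb Z[A]$ to $V$ is surjective, and its kernel $\mathfrak m$ is a maximal ideal because $V$ is simple. Since $\mathbb Z[A]$ is commutative, $K=\mathbb Z[A]/\mathfrak m$ is a field, $V\cong K$, and $\alpha\in A$ acts as multiplication by its image in $K$. These images form a subgroup $H\le K^*$, and the orbits on $K\setminus\{0\}$ are the cosets of $H$. They are finite in number by (F1), so $[K^*:H]<\infty$.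

(3) The group $G$ acts on $B$ by conjugation through the finite group $G/B$, which can be any finite group of the form $P/Z(P)$ (see Example~\ref{ex:trace}). We show that on a suitable subgroup $D$ of finite index in $B$ the action is through an abelian group. The plan is to make conjugations into module endomorphisms and to use that endomorphisms of a cyclic module over a commutative ring commute.

Let $A_0$ be the kernel of the action of $A$ on the finite group $G/B$. It has finite index in $A$, so it has finitely many orbits on $G$ by (F3). Let $R=\mathbb Z[A_0]$. For $g\in G$ let $\kappa_g$ be the automorphism $b\mapsto g^{-1}bg$ of $B$; it depends only on the coset $gB$, as $B$ is abelian. For $\alpha\in A_0$ we have $g^\alpha\in gB$, so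
\[
(\kappa_g(b))^\alpha=(g^\alpha)^{-1}b^\alpha g^\alpha=\kappa_{g^\alpha}(b^\alpha)=\kappa_g(b^\alpha).
\]
Thus each $\kappa_g$ is an automorphism of the $R$-module $B$. Each element of $A$ commutes with $A_0$, so it too is an $R$-automorphism of $B$.

The module $B$ need not be cyclic (take $G$ finite abelian and $A=1$), so we pass to a submodule. By (F2), $B$ has finitely many $R$-submodules. Let $D$ be the intersection of those of finite index in $B$; it is the smallest submodule of finite index, and $[G:D]<\infty$. Every $R$-automorphism of $B$ permutes the submodules of finite index and so fixes $D$. Hence $D$ is normal in $G$ and $A$-invariant. If $d_1,\dots,d_s$ represent the $A_0$-orbits on $D$, then $D=Rd_1\cup\dots\cup Rd_s$, since $Rd_i$ contains the orbit of $d_i$. By Lemma~\ref{lem:neumann} some $Rd$ with $d=d_i$ has finite index in $D$, hence in $B$, and so $D=Rd$ by minimality.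

If $\varphi$ is an $R$-endomorphism of $D$ and $\varphi(d)=\eta d$ with $\eta\in R$, then $\varphi(\rho d)=\rho\eta d=\eta\rho d$ for all $\rho\in R$. So $\varphi$ is multiplication by $\eta$, and any two $R$-endomorphisms of $D$ commute. Therefore the restrictions $\kappa_g|_D$ form an abelian group, isomorphic to $G/M$ where $M=C_G(D)$. Since $B\le M$, the quotient $G/M$ is also finite. Moreover $D\le Z(M)$ and $D$ has finite index in $M$, so $N=M'$ is finite by Schur's theorem, and $M/N$ is abelian. The subgroup $M$ is normal and $A$-invariant because $D$ is, and $N$ is characteristic in $M$. Finally $G'\le M$ gives $G''\le M'=N$.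
\end{proof}

\begin{example}\label{ex:trace}
In Example~\ref{ex:basic}(d), the element $(a,-1)$ has the infinitely many conjugates $(a+2b,-1)$, so $F=B=K\times\{1\}$; the only $K^*$-invariant subgroups of $K$ are $0$ and $K$, so $D=M=B$ and $N=1$. For $G=P\times K$ with $P$ finite, $K$ an infinite field and $A=K^*$ acting on $K$ only, we have $F=G$, $B=Z(P)\times K$, $D=K$, $M=G$ and $N=P'$.
\end{example}

\begin{corollary}\label{cor:fg}
If $A\le\operatorname{Aut}(G)$ is abelian and finitely generated, with finitely many orbits on $G$, then $G$ is finite.
\end{corollary}

\begin{proof}
Let $K$ be a factor of the chain in Theorem~\ref{thm:structure}(2) and let $H\le K^*$ be the image of $A$. Then $H$ is finitely generated and of finite index, so $K^*$ is generated by finitely many elements $u_1,\dots,u_n$, and $K$ is generated as a ring by the $u_i$ and their inverses. A field that is finitely generated as a ring is finite (the Nullstellensatz over $\mathbb Z$). So every factor is finite, $B$ is finite, and $G$ is finite.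
\end{proof}

\section{Which groups occur}\label{sec:converse}

The necessary condition in Theorem~\ref{thm:structure}(1) is also sufficient, up to finite index.

\begin{theorem}\label{thm:converse}
\leavevmode
\begin{itemize}
\item[(a)] An abelian group $B$ has an abelian group of automorphisms with finitely many orbits if and only if $B=E\oplus U$ with $E$ of finite exponent and $U$ torsion-free divisible.
\item[(b)] A group $H$ has a subgroup of finite index admitting an abelian group of automorphisms with finitely many orbits if and only if $H$ has a subgroup of finite index of the form $E\oplus U$ as in \textup{(a)}.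
\end{itemize}
\end{theorem}

\begin{proof}
(a) The ``only if'' part is Lemma~\ref{lem:split}. For the converse we use Pr\"ufer's theorem: an abelian group of finite exponent is a direct sum of cyclic groups of prime power order. If $eE=0$, only the finitely many types $\mathbb Z/p^k$ with $p^k\mid e$ occur in $E$. A torsion-free divisible group is a vector space over $\mathbb Q$, since each element has a unique $q$-th part. Collecting isomorphic cyclic summands, we write $B$ as a direct sum of finitely many groups of the following kinds: (i) a finite group; (ii) a direct sum $(\mathbb Z/p^k)^{(\kappa)}$ of $\kappa$ copies of $\mathbb Z/p^k$, with $\kappa$ an infinite cardinal; (iii) a nonzero $\mathbb Q$-vector space. By Example~\ref{ex:basic}(c) it suffices to treat each kind. For (i) take $A=1$. For (ii) and (iii) we realize the group as the additive group of a commutative ring whose units have finitely many orbits. We use twice that for a finite or countable field $L$ and an infinite cardinal $\kappa$, the field $L(X_i:i\in\kappa)$ has dimension $\kappa$ over $L$: the $X_i$ are linearly independent, and the field has cardinality $\kappa$.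

For (iii), let $\kappa=\dim U$. If $\kappa=n$ is finite, let $K=\mathbb Q(\sqrt[n]{2})$, which has degree $n$ by Eisenstein's criterion. If $\kappa$ is infinite, let $K=\mathbb Q(X_i:i\in\kappa)$. Then $U\cong K^+$, and $K^*$ has two orbits.

For (ii) with $k>1$ no field is available, and we imitate the ring $\mathbb Z/p^k$ with a larger residue field. Let $Q=(\mathbb Z/p^k)[X_i:i\in\kappa]$. The ideal $pQ$ is prime, as $Q/pQ=\mathbb F_p[X_i:i\in\kappa]$ is a domain. Let $R$ be the localization of $Q$ at $pQ$, consisting of fractions $f/s$ with $s\notin pQ$. We record three properties.
\begin{itemize}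
\item Every element outside $pR$ is a unit: such an element is $f/s$ with $f\notin pQ$, and its inverse is $s/f$.
\item $p^k=0$ but $p^{k-1}\ne0$ in $R$: otherwise $p^{k-1}s=0$ in $Q$ for some $s\notin pQ$, which is impossible since $s$ has a coefficient prime to $p$.
\item $R/pR$ is the field of fractions $\mathbb F_p(X_i:i\in\kappa)$ of $Q/pQ$.
\end{itemize}
By Pr\"ufer's theorem $R^+$ is a direct sum of groups $\mathbb Z/p^j$ with $1\le j\le k$. A generator $u$ of a summand lies outside $pR$, so it is a unit and $p^{k-1}u\neq0$; hence $j=k$ for every summand. The number of summands is $\dim_{\mathbb F_p}R/pR=\kappa$. So $R^+\cong(\mathbb Z/p^k)^{(\kappa)}$.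

The abelian group $R^*$ acts on $R^+$ by multiplication and preserves the sets $p^iR\setminus p^{i+1}R$ for $0\le i<k$, which together with $\{0\}$ partition $R$. An element of $p^iR\setminus p^{i+1}R$ has the form $p^iu$ with $u\notin pR$, so it lies in the orbit of $p^i$. Also $p^i\notin p^{i+1}R$, since $p^i(1-p\rho)=0$ with $1-p\rho$ a unit would give $p^i=0$. Thus $R^*$ has exactly $k+1$ orbits.

(b) If $G\le H$ has finite index and admits such a group of automorphisms, then the subgroup $B$ of Theorem~\ref{thm:structure}(1) has finite index in $H$. Conversely, a subgroup $E\oplus U$ of finite index itself admits such a group by (a).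
\end{proof}

\section{Limits of the results}\label{sec:limits}

\begin{example}[$G$ need not be finite-by-abelian]
In Example~\ref{ex:basic}(d) let $g=(a,1)$ and $t=(0,-1)$. Then $tg^{-1}t^{-1}=g$, so $gtg^{-1}t^{-1}=(2a,1)$. As $2K=K$ and $G/(K\times\{1\})$ is abelian, $G'=K\times\{1\}$ is infinite, whereas a finite-by-abelian group has finite derived subgroup.
\end{example}

\begin{example}[the subgroup $N$ in Theorem~\ref{thm:structure}(3) is needed]
Let $G=P\times K$ be as in Example~\ref{ex:trace}, with $P$ nontrivial and perfect, that is, $P'=P$. There are $2|P|$ orbits and $G''=P\ne1$. Since $G''\le N$, one cannot take $N=1$.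
\end{example}

\begin{example}[the bound must depend on $r$]
Let $G$ be a finite nonabelian simple group and $A=1$, so that $r=|G|$. An abelian subgroup has index $n>1$, and the action on its cosets embeds $G$ in the symmetric group $S_n$. So $n!\ge|G|$, and the least index of an abelian subgroup tends to infinity with $|G|$. The bound in Theorem~\ref{thm:main} is not always attained, however. For $r=2$ we have $N(2)=6$ (the bound $\lfloor 2e\rfloor+1$ is $6$, and the sides and diagonals of a pentagon give a $2$-coloring on five vertices without a monochromatic triangle), so the theorem gives index at most $10$, while $G$ is abelian by Section~\ref{sec:commute}.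
\end{example}

The last two examples come from one construction. Let $\beta\colon V\times V\to W$ be a biadditive map of abelian groups, and let $H_\beta=V\times V\times W$ with
\[
(a,b,c)(a',b',c')=(a+a',\,b+b',\,c+c'+\beta(a,b')).
\]
This is a group in which the elements $(0,0,c)$ are central. For $g=(a,b,c)$ and $g'=(a',b',c')$, comparing $gg'$ with $g'g$ gives
\begin{equation}\label{eq:comm}
g^{-1}g'^{-1}gg'=(0,0,\beta(a,b')-\beta(a',b)).
\end{equation}
If $M\le H_\beta$ has finite index, then $X=\{a:(a,0,0)\in M\}$ and $Y=\{b:(0,b,0)\in M\}$ are subgroups of finite index in $V$, and by \eqref{eq:comm}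
\begin{equation}\label{eq:XY}
(0,0,\beta(a,b))\in M'\qquad\text{for all }a\in X,\ b\in Y.
\end{equation}

\begin{example}[``abelian'' cannot be weakened to ``metabelian'']\label{ex:heisenberg}
Let $V=W=K$ be an infinite field, $\beta(a,b)=ab$ and $G=H_\beta$. For $\lambda,\mu\in K^*$ the map $\delta_{\lambda,\mu}\colon(a,b,c)\mapsto(\lambda a,\mu b,\lambda\mu c)$ is an automorphism. Let $\Gamma\le\operatorname{Aut}(G)$ be generated by these maps and the group $\operatorname{Inn}(G)$ of inner automorphisms. Since $\operatorname{Inn}(G)\cong G/Z(G)$ is abelian by \eqref{eq:comm} and normal in $\Gamma$, and the $\delta_{\lambda,\mu}$ commute with one another, $\Gamma$ is metabelian. By \eqref{eq:comm}, conjugation by $(a',b',c')$ sends $(a,b,c)$ to $(a,b,c+ab'-a'b)$, so it moves $c$ to any value when $(a,b)\ne(0,0)$. Hence $\Gamma$ has five orbits: $\{1\}$, the elements $(0,0,c)$ with $c\ne0$, and the sets given by $a\neq0=b$, by $a=0\ne b$, and by $a\ne0\neq b$. Yet $G$ is not finite-by-abelian-by-finite: if $M$ has finite index, then $X$ and $Y$ are infinite, and \eqref{eq:XY} with a fixed $b\ne0$ shows that $M'$ is infinite. Lemma~\ref{lem:key} fails here too: for $x=(1,1,0)$ and distinct $\lambda,\mu\in K\setminus\{0,-1\}$,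 the set $T_x$ contains $(\lambda,\lambda,0)$ and $(\lambda,\mu,0)$, which do not commute.
\end{example}

\begin{example}[Theorem~\ref{thm:main} is stronger than the conjecture]\label{ex:extraspecial}
Let $V$ be the $\mathbb F_p$-vector space of finitely supported sequences, $W=\mathbb F_p$, $\beta(a,b)=\sum_ia_ib_i$ and $G=H_\beta$. By \eqref{eq:comm}, $|G'|\le p$, so $G$ is finite-by-abelian. If $M\le G$ were abelian of finite index, then $\beta(X,Y)=0$ by \eqref{eq:XY}, and $b\mapsto\beta(\,\cdot\,,b)$ would be an injective map from the infinite group $Y$ to the finite group $\operatorname{Hom}(V/X,\mathbb F_p)$. So $G$ satisfies the conclusion of the conjecture, but by Theorem~\ref{thm:main} every abelian group of automorphisms of $G$ has infinitely many orbits.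
\end{example}

\begin{thebibliography}{9}

\bibitem{problem}
\emph{Actions of Abelian groups on groups} (English), Zbl 1137.20022,
\texttt{https://www.zbmath.org/?q=an\%3A1137.20022},
doi:10.1006/jabr.1999.7935.

\bibitem{GG}
Greenwood and Gleason, 1955.

\bibitem{Neumann}
B.~H.~Neumann, J. London Math. Soc. \textbf{29} (1954).

\end{thebibliography}
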